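\title{Double points, matroid partition, and minimal Terracini loci of projective space}

\begin{abstract}
Let $S\subset\mathbb{P}^n$ be a finite set such that the double points supported at $S$ fail to impose independent conditions on forms of degree $d\ge 2$, while the double points supported at every proper subset of $S$ do impose independent conditions. We prove that $2\,\#S\ge d\dim\langle S\rangle+2$. This proves the conjecture that the minimal Terracini locus $\mathcal{T}(n,d;x)'$ of the Veronese embedding is empty for $x\le\lfloor (nd+1)/2\rfloor$. For $n\ge2$ and $d\ge 4$ the bound is sharp, as points on a rational normal curve show. For $d\ge 5$ and $nd$ even, the extremal sets in linearly general position are exactly those on a rational normal curve. The proof of the bound tests a linear relation among the double points against products of $d$ linear forms, which are found by the matroid partition theorem.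
\end{abstract}

\section{Introduction}\label{sec:intro}

A hypersurface of degree $d$ in $\mathbb{P}^n$ is singular at a given point when $n+1$ linear conditions on its equation hold. This paper determines how few points are needed for these conditions to become dependent, if no smaller subset is responsible for the dependence.

Throughout, $\mathbb{K}$ is an algebraically closed field of characteristic zero, $V$ is a $\mathbb{K}$-vector space of dimension $n+1$, and $\mathbb{P}^n=\mathbb{P}(V)$ is the space of lines in $V$. Let $R_d=\operatorname{Sym}^dV^*=H^0(\mathcal{O}_{\mathbb{P}^n}(d))$ be the space of forms of degree $d$, and let $\langle\ \rangle$ denote linear span. For $p\in\mathbb{P}^n$ the \emph{double point} $2p$ is the closed subscheme with ideal sheaf $(\mathcal{I}_p)^2$. A form that vanishes on $2p$ is called \emph{singular at $p$}. For a finite set $S\subset\mathbb{P}^n$ put $2S=\bigcup_{p\in S}2p$, a zero-dimensional scheme of degree $(n+1)\#S$, and consider the restriction map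
\[
\rho_S\colon R_d\longrightarrow H^0(\mathcal{O}_{2S}(d))=\bigoplus_{p\in S}H^0(\mathcal{O}_{2p}(d)).
\]

\begin{definition}
Fix $d$. The scheme $2S$ is \emph{independent} if $\rho_S$ is surjective, and \emph{dependent} otherwise. The set $S$ is \emph{minimally dependent} if $2S$ is dependent and $2S'$ is independent for every proper subset $S'\subsetneq S$.
\end{definition}

Let $\nu_d\colon\mathbb{P}^n\to\mathbb{P}^r$, $r=\binom{n+d}{n}-1$, be the Veronese embedding of order $d$. The span $\langle\nu_d(2p)\rangle$ is the $n$-dimensional tangent space of the Veronese variety at $\nu_d(p)$, so $\langle\nu_d(2S)\rangle$ is the span of $\#S$ tangent spaces. Hyperplanes of $\mathbb{P}^r$ correspond to nonzero forms of degree $d$ up to scalars, and a hyperplane contains $\nu_d(2S)$ exactly when its form lies in $\ker\rho_S$. Hence $\dim\langle\nu_d(2S)\rangle=\operatorname{rank}\rho_S-1$.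

\begin{definition}\label{def:terracini}
Let $x$ be a positive integer. The \emph{$x$-Terracini locus} $\mathcal{T}_1(n,d;x)$ is the set of all $S\subset\mathbb{P}^n$ with $\#S=x$ such that $\langle\nu_d(2S)\rangle\ne\mathbb{P}^r$ and $\dim\langle\nu_d(2S)\rangle\le x(n+1)-2$. Let $\mathcal{T}(n,d;x)$ be the set of all $S\in\mathcal{T}_1(n,d;x)$ with $\langle S\rangle=\mathbb{P}^n$. A set $S\in\mathcal{T}(n,d;x)$ is \emph{minimally Terracini}, written $S\in\mathcal{T}(n,d;x)'$, if $\dim\langle\nu_d(2S')\rangle=(n+1)\#S'-1$ for every proper subset $S'\subsetneq S$.
\end{definition}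

By the rank formula, $S\in\mathcal{T}_1(n,d;x)$ means that $\rho_S$ is neither injective nor surjective: the tangent spaces span less than a dimension count predicts. Moreover, $S\in\mathcal{T}(n,d;x)'$ if and only if $S$ is minimally dependent, $S$ spans $\mathbb{P}^n$, and some nonzero form of degree $d$ is singular at all points of $S$.

\subsection*{Which bound to expect}
On $\mathbb{P}^1$ a binary form singular at $x$ points is divisible by the squares of $x$ distinct linear forms, so $\dim\ker\rho_S=\max(0,d+1-2x)$, and $2S$ is independent exactly when $2x\le d+1$. In higher dimension, curves are the evident source of dependence. If $S$ lies on a curve $C$, the value of a form at $p\in S$ and its derivative along $C$ give $2x$ conditions that see only the restriction of the form to $C$. So $2S$ is dependent as soon as $2x$ exceeds the dimension of the space of such restrictions (Lemma~\ref{lem:curve}).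

For a line this dimension is $d+1$. Take $\lfloor(d+1)/2\rfloor+1$ points on a line and add $n-1$ points so that the whole set $S$ spans $\mathbb{P}^n$. For $n\ge2$ and $d\ge4$ this $S$ lies in $\mathcal{T}(n,d;x)$ with $x=\lfloor(d+1)/2\rfloor+n$: it contains a dependent subset, and $h_1^2h_2^2\ell$ is singular along $S$ if $h_1$ is a linear form vanishing on the line and on $n-2$ of the added points, $h_2$ is a linear form vanishing at the last one, and $0\ne\ell\in R_{d-4}$. The added points play no part in the dependence, and the minimality condition is there to discard such sets. For all points of a spanning set to take part, one uses a curve that itself spans $\mathbb{P}^n$. On a rational normal curve the restrictions are binary forms of degree $nd$, and dependence is forced when $2x>nd+1$. One guesses that nothing does better. This is the conjecture posed in \cite{MPT}, in the range $n\ge2$, $d\ge4$.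

\medskip
\noindent\textbf{Conjecture.} \emph{We have $\mathcal{T}(n,d;x)'=\varnothing$ for all $x\le\lfloor(nd+1)/2\rfloor$.}
\medskip

For $n=4$ the bound is $2d$, and the following is known: $\mathcal{T}(4,d;x)'=\varnothing$ for $x\le 2d-1$ if $d\ge17$, and for $x=2d$ if $d\ge19$.

\subsection*{Results}

\begin{theorem}\label{thm:main}
Let $n\ge1$ and $d\ge2$. If $S\subset\mathbb{P}^n$ is minimally dependent, then
\[
2\,\#S\ \ge\ d\cdot\dim\langle S\rangle+2 .
\]
\end{theorem}

\begin{corollary}\label{cor:conj}
Let $n\ge2$ and $d\ge2$. Then $\mathcal{T}(n,d;x)'=\varnothing$ for all $x\le\lfloor(nd+1)/2\rfloor$. In particular, the Conjecture holds.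
\end{corollary}

\begin{proof}
A set $S\in\mathcal{T}(n,d;x)'$ is minimally dependent with $\dim\langle S\rangle=n$, so $2x\ge nd+2$.
\end{proof}

\begin{corollary}\label{cor:criterion}
Let $d\ge2$ and let $S\subset\mathbb{P}^n$ be finite. If $2\,\#(S\cap\Pi)\le kd+1$ for every $k$-dimensional linear subspace $\Pi\subseteq\mathbb{P}^n$ with $1\le k\le n$, then $2S$ is independent.
\end{corollary}

\begin{proof}
Suppose that $2S$ is dependent. A subset $S'\subseteq S$ that is minimal among those with $2S'$ dependent is minimally dependent. Put $\Pi=\langle S'\rangle$ and $k=\dim\Pi$. A single double point is independent (Section~\ref{sec:relations}), so $k\ge1$. Theorem~\ref{thm:main} gives $2\,\#(S\cap\Pi)\ge2\,\#S'\ge kd+2$, a contradiction.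
\end{proof}

\begin{theorem}\label{thm:sharp}
Let $n\ge2$, $d\ge4$ and $x=\lfloor(nd+1)/2\rfloor+1$. Any $x$ points on a rational normal curve of degree $n$ in $\mathbb{P}^n$ form an element of $\mathcal{T}(n,d;x)'$. Hence the least $x$ with $\mathcal{T}(n,d;x)'\ne\varnothing$ is exactly $\lfloor(nd+1)/2\rfloor+1$.
\end{theorem}

A set of at least $n+1$ points of $\mathbb{P}^n$ is in \emph{linearly general position} if any $n+1$ of its points span $\mathbb{P}^n$. For spanning sets, equality in Theorem~\ref{thm:main} requires $nd$ to be even, and under this position hypothesis the case of equality can be described.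

\begin{theorem}\label{thm:extremal}
Let $n\ge2$, $d\ge5$, $nd$ even, and $x=nd/2+1$. Let $S\subset\mathbb{P}^n$ be a set of $x$ points in linearly general position. Then $S\in\mathcal{T}(n,d;x)'$ if and only if $S$ lies on a rational normal curve of degree $n$.
\end{theorem}

Example~\ref{ex:twolines} shows that linearly general position cannot be dropped.

Section~\ref{sec:relations} encodes dependence as a linear relation among directional derivatives. Section~\ref{sec:model} contradicts such a relation for points in linearly general position, where the number $nd+1$ appears from a count of points on hyperplanes. Section~\ref{sec:main} proves Theorem~\ref{thm:main}; the only result cited for it is the matroid partition theorem. Sections~\ref{sec:sharp} and~\ref{sec:extremal} prove Theorems~\ref{thm:sharp} and~\ref{thm:extremal}.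

\section{Relations among double points}\label{sec:relations}

Fix for every point $p$ a vector $\hat p\in V$ representing it. For $f\in R_d$ and $w\in V$ let $\partial_wf(\hat p)$ be the coefficient of $t$ in $f(\hat p+tw)$; it is linear in $f$ and in $w$. Choose a basis $e_0=\hat p,e_1,\dots,e_n$ of $V$ with dual coordinates $x_0,\dots,x_n$, and write
\[
f=a\,x_0^d+x_0^{d-1}(b_1x_1+\dots+b_nx_n)+\text{terms in }(x_1,\dots,x_n)^2 .
\]
The restriction of $f$ to $2p$ is the vector $(a,b_1,\dots,b_n)$. These coefficients are arbitrary, so a single double point is independent. Also $\partial_{e_i}f(\hat p)=b_i$ for $i\ge1$, and $\partial_{\hat p}f(\hat p)=da=d\cdot f(\hat p)$, which is Euler's formula. Since $d\ne0$ in $\mathbb{K}$, we may identify $H^0(\mathcal{O}_{2p}(d))$ with $V^*$ and the restriction of $f$ with the linear form $w\mapsto\partial_wf(\hat p)$. In particular, $f$ is singular at $p$ if and only if $\partial_wf(\hat p)=0$ for all $w$. By the product rule, a product of forms is singular at $p$ if two of its factors vanish at $p$; and if $g$ is a linear form with $g(\hat p)=0$, then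
\begin{equation}\label{eq:product}
\partial_w(gh)(\hat p)=g(w)\,h(\hat p)\qquad\text{for every form } h .
\end{equation}

A \emph{relation} on a finite set $S$ is a family $(w_p)_{p\in S}$ of vectors of $V$, not all zero, such that
\begin{equation}\label{eq:relation}
\sum_{p\in S}\partial_{w_p}f(\hat p)=0\qquad\text{for all }f\in R_d .
\end{equation}
Given a relation and a subset $A\subseteq S$, let $\lambda_A\colon R_d\to\mathbb{K}$ be the functional $\lambda_A(f)=\sum_{p\in A}\partial_{w_p}f(\hat p)$. It vanishes on forms singular at all points of $A$.

\begin{lemma}\label{lem:relation}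
The scheme $2S$ is dependent if and only if there is a relation on $S$. If $S$ is minimally dependent and $(w_p)$ is a relation on $S$, then $w_p\ne0$ for all $p\in S$, and $\lambda_A\ne0$ for every nonempty proper subset $A\subsetneq S$.
\end{lemma}

\begin{proof}
The map $\rho_S\colon R_d\to\bigoplus_{p\in S}V^*$ fails to be surjective exactly when some nonzero functional on the target, that is, some nonzero family $(w_p)\in\bigoplus_{p\in S}V$, vanishes on the image. This is \eqref{eq:relation}. Let $S$ be minimally dependent. If $w_q=0$, then $(w_p)_{p\ne q}$ is a relation on $S\setminus\{q\}$, which is impossible. If $\lambda_A=0$, then $(w_p)_{p\in A}$ is a relation on $A$, which is again impossible.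
\end{proof}

Extending a relation by zero shows that $2S$ is dependent whenever $2S'$ is dependent for some $S'\subseteq S$.

\begin{lemma}\label{lem:curve}
Let $C\subseteq\mathbb{P}^n$ be a reduced curve, let $I(C)_d\subseteq R_d$ be the space of forms vanishing on $C$, and let $S$ be a finite set of smooth points of $C$. If $2\,\#S>\dim R_d/I(C)_d$, then $2S$ is dependent.
\end{lemma}

\begin{proof}
For $p\in S$ let $T_p\subseteq V$ be the $2$-dimensional subspace defining the tangent line of $C$ at $p$; it is the tangent space at $\hat p$ of the affine cone over $C$. Compose $\rho_S$ with the surjection $\bigoplus_pV^*\to\bigoplus_pT_p^*$. A form in $I(C)_d$ vanishes on the cone, so its derivatives at $\hat p$ along $T_p$ vanish, and the composition factors through $R_d/I(C)_d$. If $\rho_S$ is surjective, so is the composition, and $2\,\#S\le\dim R_d/I(C)_d$.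
\end{proof}

To prove independence we argue in the opposite direction. A relation is contradicted by a single form $f$ that is singular at all points of $S$ outside some subset $A$ and satisfies $\lambda_A(f)\ne0$. We look for $f$ among products of linear forms, because for them singularity is a matter of incidence: each point outside $A$ must lie on two of the hyperplanes.

\section{Points in linearly general position}\label{sec:model}

\begin{example}\label{ex:five}
The smallest case with $n\ge2$ and $2x=nd+1$, $x\ge n+1$, is $n=d=3$, $x=5$. Let $S=\{q,y_1,y_2,y_3,y_4\}\subset\mathbb{P}^3$ have no four points on a plane, and let $[abc]$ be a linear form defining the plane through $a,b,c$. We show that $2S$ is independent for cubics. Suppose that $(w_p)$ is a relation, with the points named so that $w_q\ne0$.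

If $w_q=c\hat q$, take $f=[y_1y_2y_3]\,[y_1y_2y_4]\,[y_1y_3y_4]$. Each $y_i$ lies on at least two of the planes and $q$ lies on none. So \eqref{eq:relation} reduces to $0=\partial_{w_q}f(\hat q)=3c\,f(\hat q)\ne0$.

Otherwise $w_q$ has nonzero image in $V/\mathbb{K}\hat q$, where $\hat y_1,\hat y_2,\hat y_3$ give a basis. After renumbering, the coordinate of $w_q$ along $\hat y_3$ is nonzero, so $g=[qy_1y_2]$ has $g(w_q)\ne0$. Take $f=g\,[y_1y_3y_4]\,[y_2y_3y_4]$. Each $y_i$ lies on exactly two of the planes, and \eqref{eq:relation} and \eqref{eq:product} give $0=g(w_q)\,[y_1y_3y_4](\hat q)\,[y_2y_3y_4](\hat q)\ne0$.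
\end{example}

In the second case the count is tight. The demand is two incidences for each point other than $q$, in total $2(x-1)$. One hyperplane passes through $q$ and has room for $n-1$ further points, and each of the other $d-1$ has room for $n$. The supply is $nd-1$, and $2(x-1)\le nd-1$ is the inequality $2x\le nd+1$. The next two lemmas make this argument general.

\begin{lemma}\label{lem:cover}
Let $S\subset\mathbb{P}^n$ be in linearly general position, $q\in S$, $Y=S\setminus\{q\}$, and $s\ge2$. Let weights $m_y\in\{0,1,2\}$, $y\in Y$, satisfy $\sum_ym_y\le ns$. Then there are linear forms $h_1,\dots,h_s$, none vanishing at $q$, such that each $y\in Y$ is a zero of $h_i$ for at least $m_y$ indices $i$.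
\end{lemma}

\begin{proof}
List the points of $Y$, each $y$ repeated $m_y$ times with the repetitions adjacent, and deal the list cyclically into $s$ piles. Adjacent entries go to different piles because $s\ge2$, and each pile receives at most $n$ entries. Enlarge each pile to $n$ distinct points of $Y$, which is possible as $\#Y\ge n$. These $n$ points together with $q$ span $\mathbb{P}^n$, so they span a hyperplane that misses $q$.
\end{proof}

\begin{lemma}\label{lem:special}
Let $S$, $q$, $Y$ be as in Lemma~\ref{lem:cover} and let $w\in V\setminus\mathbb{K}\hat q$. Then there are a subset $G\subset Y$ with $\#G=n-1$ and a linear form $g$ vanishing at $q$ and on $G$ with $g(w)\ne0$.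
\end{lemma}

\begin{proof}
Take $n$ points $y_1,\dots,y_n$ of $Y$. Then $\hat q,\hat y_1,\dots,\hat y_n$ is a basis of $V$, and the coordinate of $w$ along some $\hat y_i$ is nonzero. Let $g$ be that coordinate function and let $G$ consist of the points $y_j$ with $j\ne i$.
\end{proof}

\begin{proposition}\label{prop:lgp}
Let $d\ge3$ and let $S\subset\mathbb{P}^n$ be a set of $x\ge n+1$ points in linearly general position.
\begin{enumerate}
\item[(a)] If $2x\le nd+2$, $(w_p)$ is a relation on $S$ and $w_q\ne0$, then $w_q\notin\mathbb{K}\hat q$.
\item[(b)] If $2x\le nd+1$, then $2S$ is independent.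
\end{enumerate}
\end{proposition}

\begin{proof}
(a) Give all points of $Y=S\setminus\{q\}$ weight $2$. The total is $2x-2\le nd$, so Lemma~\ref{lem:cover} with $s=d$ gives a product $f\in R_d$ singular along $Y$ with $f(\hat q)\ne0$. If $w_q=c\hat q$ with $c\ne0$, then \eqref{eq:relation} reads $cd\cdot f(\hat q)=0$, a contradiction.

(b) Suppose that $(w_p)$ is a relation and $w_q\ne0$. By (a), Lemma~\ref{lem:special} applies to $w=w_q$ and gives $G$ and $g$. Give the points of $G$ weight $1$ and those of $Y\setminus G$ weight $2$. The total is $2x-2-(n-1)\le n(d-1)$, so Lemma~\ref{lem:cover} with $s=d-1\ge2$ gives forms $h_2,\dots,h_d$. The product $f=gh_2\cdots h_d$ is singular along $Y$, and $\partial_{w_q}f(\hat q)=g(w_q)\prod_ih_i(\hat q)\ne0$ contradicts \eqref{eq:relation}.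
\end{proof}

Part (a) will be used in Section~\ref{sec:extremal}. Part (b) is the model for what follows.

\section{The lower bound}\label{sec:main}

Two things break when the points are in special position. First, $n$ points of $Y$ need not lie on a hyperplane missing $q$, so cyclic dealing no longer works. A set of points does lie on such a hyperplane if its image in $V/\mathbb{K}\hat q$ is linearly independent, and the distribution of vectors into independent sets is governed by the following theorem.

Recall that a \emph{matroid} on a finite set $E$ is a nonempty family of subsets, called independent, that is closed under taking subsets and such that, for independent $T,T'$ with $|T|<|T'|$, some $e\in T'\setminus T$ makes $T\cup\{e\}$ independent. The \emph{rank} $r(Z)$ of $Z\subseteq E$ is the largest size of an independent subset of $Z$. We use only \emph{linear} matroids: a family of vectors $(u_e)_{e\in E}$ is given, $T$ is independent if $(u_e)_{e\in T}$ is linearly independent, and $r(Z)$ is the dimension of the span of $(u_e)_{e\in Z}$. Two indices carrying the same vector never lie in one independent set.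

\begin{theorem}[Matroid partition theorem \cite{EF,NW}]\label{thm:matroid}
Let $N_1,\dots,N_d$ be matroids on a finite set $E$ with rank functions $r_1,\dots,r_d$. Then $E$ can be partitioned into sets $T_1,\dots,T_d$ with $T_i$ independent in $N_i$ if and only if $|Z|\le\sum_ir_i(Z)$ for all $Z\subseteq E$.
\end{theorem}

To imitate Proposition~\ref{prop:lgp}(b), one would take two copies of each point of $Y$, one matroid in $V/\langle\hat q,w_q\rangle$ and $d-1$ matroids in $V/\mathbb{K}\hat q$. For $X\subseteq Y$ with $\kappa=\dim\langle X\cup\{q\}\rangle$ the ranks add up to at least $d\kappa-1$, so the rank condition is guaranteed when $2\,\#(X\cup\{q\})\le d\kappa+1$ for all nonempty $X$. This is the second difficulty: we know such an inequality only for $S$ itself, and independence of a proper subset does not imply it for that subset.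

For a nonzero subspace $U\subseteq V$ put
\[
\sigma(U)=2+d\,(\dim U-1).
\]
For a nonempty finite set $A\subset\mathbb{P}^n$ let $U_A\subseteq V$ be the subspace with $\mathbb{P}(U_A)=\langle A\rangle$, and call $A$ \emph{heavy} if $2\,\#A\ge\sigma(U_A)$. Single points are heavy. Theorem~\ref{thm:main} says that minimally dependent sets are heavy.

\begin{example}\label{ex:six}
This example, which is not used in any proof, shows a heavy independent set in a proper subspace. Let $d=5$ and let $A$ consist of six points of a plane $\mathbb{P}(U)=\{z=0\}\subset\mathbb{P}^3$, no three on a line and not all on a conic. Then $2\,\#A=12=\sigma(U)$. Suppose that $(w_p)$ is a relation on $A$. For $p\in A$ let $h$ be a product of four linear forms that vanishes at the other five points but not at $p$. Applying \eqref{eq:relation} to $zh$ gives $z(w_p)=0$. So all $w_p$ lie in $U$, and $(w_p)$ is a relation on $A$ as a subset of the plane. There, proper subsets of $A$ are independent by Corollary~\ref{cor:criterion}, and $\rho_A$ is not injective as $21>18$. Thus $A\in\mathcal{T}(2,5;6)'$, and Theorem~\ref{thm:extremal} puts $A$ on a conic, a contradiction.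
\end{example}

The remedy is to group $S$ into heavy blocks and to forget the individual points of a block, keeping only its span $U$. We ask that $f$ vanish to order two along the whole of $\mathbb{P}(U)$. This will cost $\sigma(U)$ incidences, which for a heavy block is no more than its points would cost one at a time. One block takes over the role of the point $q$.

\subsection{Blocks}

\begin{lemma}\label{lem:blocks}
Every nonempty finite set $S\subset\mathbb{P}^n$ has a partition $S=A_1\sqcup\dots\sqcup A_m$ into heavy blocks such that the subspaces $U_j=U_{A_j}$ satisfy
\begin{equation}\label{eq:star}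
\sum_{j\in J}\sigma(U_j)\ \le\ \sigma\Bigl(\sum_{j\in J}U_j\Bigr)-1\qquad\text{for all }J\subseteq\{1,\dots,m\}\text{ with }|J|\ge2 .
\end{equation}
\end{lemma}

\begin{proof}
Partitions into heavy blocks exist, for instance the partition into single points. Take one with the fewest blocks. If \eqref{eq:star} fails for some $J$, then $A=\bigcup_{j\in J}A_j$ has $U_A=\sum_{j\in J}U_j$ and $2\,\#A\ge\sum_{j\in J}\sigma(U_j)\ge\sigma(U_A)$. So $A$ is heavy, and merging the blocks in $J$ gives a partition with fewer blocks.
\end{proof}

\subsection{Collapsing the first block to a point}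

For a subspace $U\subseteq V$ let $\operatorname{ann}(U)=(V/U)^*\subseteq V^*$ be the space of linear forms vanishing on $U$, and let $I_U$ be the ideal it generates. The space $(I_U^2)_d$ is spanned by the products $uu'h$ with $u,u'\in\operatorname{ann}(U)$ and $h\in R_{d-2}$, and these are singular at every point of $\mathbb{P}(U)$.

About the functional $\lambda_{A_1}$ of the distinguished block we know only that it is nonzero and kills $(I_{U_1}^2)_d$. We need a condition on hyperplanes, of pure incidence type, which ensures that it does not kill their product. The idea is to use only linear forms vanishing on a fixed codimension one subspace $U^-$ of $U_1$. On $U_1$ they are all proportional to one form $L$. In $\mathbb{P}(V/U^-)$ the block has become a point, and $\lambda_{A_1}$ acts on such products like a derivative at that point.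

\begin{lemma}\label{lem:collapse}
Let $d\ge2$, let $0\ne U\subsetneq V$ be a subspace, and let $\lambda\colon R_d\to\mathbb{K}$ be a nonzero functional vanishing on $(I_U^2)_d$. Then there are subspaces $U^-\subset U\subset U^+$, each of codimension one in the next, such that one of the following holds.
\begin{enumerate}
\item[(a)] $\lambda(h_1\cdots h_d)\ne0$ whenever $h_1$ vanishes on $U$ but not on $U^+$, and $h_2,\dots,h_d$ vanish on $U^-$ but not on $U$.
\item[(b)] $\lambda(h_1\cdots h_d)\ne0$ whenever $h_1,\dots,h_d$ vanish on $U^-$ but not on $U$.
\end{enumerate}
Here $h_1,\dots,h_d$ are linear forms, and ``not on'' means ``not identically on''.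
\end{lemma}

\begin{proof}
In characteristic zero the powers of linear forms span $R_d$, by the polarization identity
\[
d!\,h_1\cdots h_d=\sum_{J\subseteq\{1,\dots,d\}}(-1)^{d-|J|}\Bigl(\sum_{i\in J}h_i\Bigr)^d .
\]
Choose $L\in V^*$ with $\lambda(L^d)\ne0$. Then $L|_U\ne0$, since otherwise $L^d\in I_U^2$ because $d\ge2$. Put $U^-=U\cap\ker L$, of codimension one in $U$. Comparing dimensions gives $\operatorname{ann}(U^-)=\mathbb{K}L\oplus\operatorname{ann}(U)$. Define $\mu\colon\operatorname{ann}(U^-)\to\mathbb{K}$ by $\mu(h)=\lambda(L^{d-1}h)$, so that $\mu(L)\ne0$. Let $h_i=c_iL+u_i$ with $u_i\in\operatorname{ann}(U)$; note that $c_i\ne0$ exactly when $h_i$ does not vanish on $U$. In the expansion of $h_1\cdots h_d$ every term with two or more factors $u_i$ lies in $I_U^2$, so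
\begin{equation}\label{eq:expand}
\lambda(h_1\cdots h_d)=\Bigl(\prod_ic_i\Bigr)\mu(L)+\sum_i\Bigl(\prod_{l\ne i}c_l\Bigr)\mu(u_i).
\end{equation}

Suppose first that $\mu$ is nonzero on $\operatorname{ann}(U)=(V/U)^*$. Then on this space $\mu$ is evaluation at a vector $0\ne\bar w\in V/U$. Let $U^+$ be the preimage of $\mathbb{K}\bar w$ in $V$. For forms as in (a) we have $c_1=0$, $h_1=u_1$, $\mu(h_1)=h_1(\bar w)\ne0$, and $c_i\ne0$ for $i\ge2$. Then \eqref{eq:expand} reduces to $\bigl(\prod_{l\ge2}c_l\bigr)\mu(h_1)\ne0$.

Suppose now that $\mu$ vanishes on $\operatorname{ann}(U)$. Let $U^+\supset U$ be any subspace of dimension $\dim U+1$, which exists since $U\ne V$. For forms as in (b), \eqref{eq:expand} reduces to $\bigl(\prod_ic_i\bigr)\mu(L)\ne0$.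
\end{proof}

When $U=\mathbb{K}\hat q$ and $\lambda(f)=\partial_{w_q}f(\hat q)$, we have $U^-=0$, and the alternatives are the two cases of Example~\ref{ex:five}: (b) is the case $w_q\in\mathbb{K}\hat q$, and (a) is the other case, with $U^+=\langle\hat q,w_q\rangle$.

\subsection{Covering the other blocks twice}

It remains to place each $U_j$, $j\ge2$, inside two of the $d$ hyperplanes while respecting the conditions of Lemma~\ref{lem:collapse}. This is a statement of linear algebra.

\begin{proposition}\label{prop:cover}
Let $d\ge2$ and $m\ge2$. Let $U_1,\dots,U_m\subseteq V$ be nonzero subspaces satisfying \eqref{eq:star}, and let $U^+\supset U_1$ be a subspace of dimension $\dim U_1+1$. Then there are subspaces $M_1,\dots,M_d\subseteq V$ such that $M_1\cap U^+=0$, $M_i\cap U_1=0$ for all $i$, and for each $j\ge2$ there are two indices $i$ with $U_j\subseteq M_i$.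
\end{proposition}

Theorem~\ref{thm:matroid} distributes single vectors and cannot be told to keep a basis of $U_j$ together. We force this by multiplicities. Take a basis $v_{j,0},\dots,v_{j,k_j}$ of $U_j$, with $d$ copies of each $v_{j,a}$, $a\ge1$, and two copies of $v_{j,0}$. Equal vectors go to different parts, so $v_{j,1},\dots,v_{j,k_j}$ appear in every part, and the two parts that receive $v_{j,0}$ span $U_j$. The number of copies is $2+dk_j=\sigma(U_j)$, which explains the definition of $\sigma$. The bases must be general, so that the only linear dependencies among the vectors are those forced by the subspaces and thus controlled by \eqref{eq:star}.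

\begin{proof}
Put $k_j=\dim U_j-1$ and $E=\{(j,a):2\le j\le m,\ 0\le a\le k_j\}$. For $e=(j,a)\in E$ write $U_e=U_j$. For a tuple $v=(v_e)\in\prod_{e\in E}U_e$ and $X\subseteq E$ let $\langle v_X\rangle$ be the span of the $v_e$ with $e\in X$.

\medskip
\noindent\emph{Step 1: general vectors.} For $F\in\{0,U_1,U^+\}$ and $X\subseteq E$, the number $\dim(F+\langle v_X\rangle)$ is the rank of a matrix whose entries are polynomials in $v$. It is therefore maximal on a nonempty Zariski open subset of the affine space $\prod_eU_e$. Finitely many such subsets have a common point. Fix a tuple $v$ at which all these numbers are maximal. It has two properties.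
\begin{enumerate}
\item[(G1)] For each $j\ge2$ the vectors $v_{j,0},\dots,v_{j,k_j}$ form a basis of $U_j$.
\item[(G2)] If $F\in\{U_1,U^+\}$, $X\subseteq E$, $e\in E\setminus X$ and $v_e\in F+\langle v_X\rangle$, then $U_e\subseteq F+\langle v_X\rangle$.
\end{enumerate}
Property (G1) is maximality for $F=0$ and $X=\{(j,0),\dots,(j,k_j)\}$. If (G2) failed, replacing $v_e$ by a vector of $U_e$ outside $F+\langle v_X\rangle$ would increase $\dim(F+\langle v_{X\cup\{e\}}\rangle)$, against maximality.

\medskip
\noindent\emph{Step 2: the rank inequality.} For $X\subseteq E$ put
\[
r(X)=\dim(U_1+\langle v_X\rangle)-\dim U_1,\qquad r^+(X)=\dim(U^++\langle v_X\rangle)-\dim U^+ .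
\]
These are the ranks of the images of $(v_e)_{e\in X}$ in $V/U_1$ and $V/U^+$. Give $(j,a)$ the weight $d$ if $a\ge1$ and $2$ if $a=0$, and let $\operatorname{wt}(X)$ be the total weight of $X$. All weights are at most $d$ because $d\ge2$. We claim that
\begin{equation}\label{eq:rank}
\operatorname{wt}(X)\le(d-1)\,r(X)+r^+(X)\qquad\text{for all }X\subseteq E .
\end{equation}

Call a nonempty $X$ \emph{saturated} if $U_e\subseteq U_1+\langle v_X\rangle$ for all $e\in X$. For such $X$ let $J$ consist of $1$ and the indices $j$ occurring in $X$. Then $|J|\ge2$ and $U_1+\langle v_X\rangle=\sum_{j\in J}U_j=:U_J$. The elements of $E$ with first index $j$ have total weight $\sigma(U_j)$, so \eqref{eq:star} gives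
\begin{equation}\label{eq:saturated}
\operatorname{wt}(X)\le\sum_{j\in J\setminus\{1\}}\sigma(U_j)\le\sigma(U_J)-1-\sigma(U_1)=d\,r(X)-1 .
\end{equation}

We first show that $\operatorname{wt}(X)\le d\,r(X)$ for all $X$, by induction on $|X|$. The case $X=\varnothing$ is trivial. If some $e\in X$ has $v_e\notin U_1+\langle v_{X\setminus\{e\}}\rangle$, then removing $e$ lowers the right side by $d$ and the left side by at most $d$, and the inequality for $X\setminus\{e\}$ gives it for $X$. Otherwise $X$ is saturated by (G2), and \eqref{eq:saturated} applies.

Now we prove \eqref{eq:rank}, again by induction on $|X|$, the case $X=\varnothing$ being trivial. If some $e\in X$ has $v_e\notin U^++\langle v_{X\setminus\{e\}}\rangle$, then also $v_e\notin U_1+\langle v_{X\setminus\{e\}}\rangle$. Removing $e$ lowers both ranks by one, hence the right side by $d$, and the left side by at most $d$. Otherwise (G2) gives $U_e\subseteq U^++\langle v_X\rangle$ for all $e\in X$, and there are two cases. If $U^+\not\subseteq U_1+\langle v_X\rangle$, then $\dim(U^++\langle v_X\rangle)=\dim(U_1+\langle v_X\rangle)+1$, so $r^+(X)=r(X)$, and \eqref{eq:rank} is the inequality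 just proved. If $U^+\subseteq U_1+\langle v_X\rangle$, then $U^++\langle v_X\rangle=U_1+\langle v_X\rangle$. Thus $X$ is saturated and $r^+(X)=r(X)-1$, and \eqref{eq:rank} is \eqref{eq:saturated}.

\medskip
\noindent\emph{Step 3: the partition.} Let $\widetilde E$ be the set obtained from $E$ by taking as many copies of $e$ as its weight, each carrying the vector $v_e$. Let $N_1$ be the linear matroid on $\widetilde E$ given by the images of these vectors in $V/U^+$, and let $N_2=\dots=N_d$ be the one given by the images in $V/U_1$. If $Z\subseteq\widetilde E$ has underlying set $X\subseteq E$, then by \eqref{eq:rank}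
\[
|Z|\le\operatorname{wt}(X)\le r^+(X)+(d-1)\,r(X)=\sum_ir_i(Z).
\]
Theorem~\ref{thm:matroid} gives $\widetilde E=T_1\sqcup\dots\sqcup T_d$ with $T_i$ independent in $N_i$. Let $M_i\subseteq V$ be the span of the vectors carried by $T_i$. A family whose image in $V/F$ is linearly independent spans a subspace meeting $F$ only in $0$. Hence $M_1\cap U^+=0$, so also $M_1\cap U_1=0$, and $M_i\cap U_1=0$ for $i\ge2$. Each $T_i$ contains at most one copy of each $e$. So the $d$ copies of $(j,a)$, $a\ge1$, lie one in each $T_i$, and the two copies of $(j,0)$ lie in two different parts. For these two indices $i$ we have $U_j\subseteq M_i$ by (G1).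
\end{proof}

The $-1$ in \eqref{eq:star} is spent in the last case of Step~2. It pays for the condition $M_1\cap U^+=0$, just as the hyperplane through $q$ in Section~\ref{sec:model} had room for only $n-1$ points.

\subsection{Proof of Theorem~\ref{thm:main}}

Let $S$ be minimally dependent and suppose that $S$ is not heavy. Take a partition $S=A_1\sqcup\dots\sqcup A_m$ as in Lemma~\ref{lem:blocks}. The blocks are heavy and $S$ is not, so $m\ge2$ and $A_1$ is a proper subset. By \eqref{eq:star} with $J=\{1,2\}$ we have $\sigma(U_1)<\sigma(U_1+U_2)\le\sigma(V)$, so $U_1\ne V$.

Fix a relation on $S$ and write $\lambda_j=\lambda_{A_j}$. Then $\lambda_1+\dots+\lambda_m=0$, each $\lambda_j$ vanishes on $(I_{U_j}^2)_d$, and $\lambda_1\ne0$ by Lemma~\ref{lem:relation}. Let $U^-\subset U_1\subset U^+$ be given by Lemma~\ref{lem:collapse} for $\lambda_1$, and let $M_1,\dots,M_d$ be given by Proposition~\ref{prop:cover}.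

For subspaces $P\subseteq Q$ and $M$ one has $(P+M)\cap Q=P+(M\cap Q)$. Hence $(U^-+M_i)\cap U_1=U^-\ne U_1$, so $U_1\not\subseteq U^-+M_i$, and there is a linear form $h_i$ vanishing on $U^-+M_i$ but not on $U_1$, for each $i=1,\dots,d$. In the same way $(U_1+M_1)\cap U^+=U_1\ne U^+$, so there is a linear form $h_1'$ vanishing on $U_1+M_1$ but not on $U^+$. Put $f=h_1'h_2\cdots h_d$ in case (a) of Lemma~\ref{lem:collapse} and $f=h_1h_2\cdots h_d$ in case (b). Then $\lambda_1(f)\ne0$. The $i$-th factor of $f$ vanishes on $M_i$, so for each $j\ge2$ two factors lie in $\operatorname{ann}(U_j)$, and $f\in I_{U_j}^2$ gives $\lambda_j(f)=0$. Therefore $0=\sum_j\lambda_j(f)=\lambda_1(f)\ne0$. This contradiction shows that $S$ is heavy. \hfill$\square$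

\begin{remark}
Minimality of $S$ is used once, to get $\lambda_1\ne0$. Without it the bound fails for $n\ge2$, $d\ge4$: the set with $x=\lfloor(d+1)/2\rfloor+n$ from the introduction is dependent, spans $\mathbb{P}^n$, and has $2x\le d+1+2n\le nd+1$. Characteristic zero enters through Euler's formula and the polarization identity. The hypothesis $d\ge2$ gives $L|_U\ne0$ in Lemma~\ref{lem:collapse} and the bound $d$ on the weights.
\end{remark}

\section{Rational normal curves}\label{sec:sharp}

A \emph{rational normal curve} of degree $n$ in $\mathbb{P}^n$ is, in suitable coordinates, the image $C$ of the embedding $\mathbb{P}^1\to\mathbb{P}^n$, $[s:t]\mapsto[s^n:s^{n-1}t:\dots:t^n]$. It is smooth. A form of degree $d$ pulls back to a binary form of degree $nd$, which is zero exactly when the form vanishes on $C$; hence $\dim R_d/I(C)_d\le nd+1$. A nonzero linear form pulls back to a nonzero binary form of degree $n$, so a hyperplane contains at most $n$ points of $C$. It follows that any $n+1$ points of $C$ span $\mathbb{P}^n$, and that a linear subspace of dimension $k<n$ contains at most $k+1$ points of $C$: if it contained $k+2$, then these and $n-1-k$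 further points of $C$ would be $n+1$ points on a hyperplane.

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]
Let $S\subset C$ with $\#S=x=\lfloor(nd+1)/2\rfloor+1$. Then $2x\ge nd+2$ and $2(x-1)\le nd+1$. Since $x\ge n+1$, the set $S$ spans $\mathbb{P}^n$. By Lemma~\ref{lem:curve}, $2S$ is dependent, because $2x>nd+1$.

The quadratic form $Q=x_0x_2-x_1^2$ vanishes on $C$, where $n\ge2$ is used. For $0\ne\ell\in R_{d-4}$ the nonzero form $Q^2\ell\in R_d$ is singular at all points of $C$. So $\langle\nu_d(2S)\rangle\ne\mathbb{P}^r$.

Let $S'\subsetneq S$. We apply Corollary~\ref{cor:criterion}. For $k=n$ we have $2\,\#S'\le2(x-1)\le nd+1$. For a subspace $\Pi$ of dimension $1\le k<n$ we have $2\,\#(S'\cap\Pi)\le2k+2\le kd+1$, since $k(d-2)\ge1$. So $2S'$ is independent, and $S\in\mathcal{T}(n,d;x)'$. The last assertion follows from Corollary~\ref{cor:conj}.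
\end{proof}

\begin{remark}
The hypothesis $d\ge4$ is needed for the form $Q^2\ell$, and the first assertion fails for $n=2$, $d=3$. There $x=4$. A cubic singular at four points of a smooth conic restricts, on each of the six lines joining two of them, to a binary cubic with two double roots. So it vanishes on six lines and is zero. Thus $\langle\nu_3(2S)\rangle=\mathbb{P}^r$ and $S\notin\mathcal{T}_1(2,3;4)$.
\end{remark}

\section{Extremal sets}\label{sec:extremal}

When $2x=nd+2$, the demand $2(x-1)=nd$ of Section~\ref{sec:model} exceeds the supply $nd-1$ by exactly one. Two hyperplanes supply $2n$ incidences. A quadric through $2n+1$ of the points has the same degree and supplies one more, so it closes the gap, unless it passes through $q$. A relation therefore forces every such quadric through $q$, and the following classical fact turns this into a rational normal curve. A finite set \emph{imposes at most $c$ conditions on quadrics} if the quadratic forms vanishing on it form a subspace of codimension at most $c$ in $R_2$.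

\begin{theorem}[Castelnuovo's lemma; {\cite[p.~531]{GH}}, {\cite[Ch.~III, \S2]{ACGH}}]\label{thm:castelnuovo}
A set of at least $2n+3$ points of $\mathbb{P}^n$ in linearly general position that imposes at most $2n+1$ conditions on quadrics lies on a rational normal curve.
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:extremal}]
Since $nd$ is even, $x=\lfloor(nd+1)/2\rfloor+1$, so the ``if'' part is Theorem~\ref{thm:sharp}. Conversely, let $S\in\mathcal{T}(n,d;x)'$ be in linearly general position. By Lemma~\ref{lem:relation} there is a relation $(w_p)$ on $S$ with all $w_p\ne0$, and Proposition~\ref{prop:lgp}(a) gives $w_p\notin\mathbb{K}\hat p$ for all $p$. Note that $x\ge\frac52n+1\ge2n+2$. Fix $T\subset S$ with $\#T=2n+1$.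

\medskip
\noindent\emph{Claim: every $Q\in R_2$ vanishing on $T$ vanishes on $S$.} Let $q\in S\setminus T$ and $Y=S\setminus\{q\}$. Lemma~\ref{lem:special} gives $G\subset Y$ with $\#G=n-1$ and a linear form $g$ vanishing at $q$ and on $G$ with $g(w_q)\ne0$. Start with weight $2$ on each point of $Y$, lower it by $1$ on $T$, and lower it by $1$ on $G$. The weights lie in $\{0,1,2\}$, and their total is
\[
2(x-1)-(2n+1)-(n-1)=nd-3n=n(d-3).
\]
Since $d-3\ge2$, Lemma~\ref{lem:cover} gives linear forms $h_1,\dots,h_{d-3}$ not vanishing at $q$ that cover these weights. The form $f=Q\,g\,h_1\cdots h_{d-3}$ has degree $d$, and at each point of $Y$ at least two of its factors vanish. By \eqref{eq:relation} and \eqref{eq:product},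
\[
0=\partial_{w_q}f(\hat q)=g(w_q)\,Q(\hat q)\prod_ih_i(\hat q),
\]
so $Q(\hat q)=0$. This proves the claim.

\medskip
By the claim, the quadratic forms vanishing on $S$ are those vanishing on $T$, so $S$ imposes at most $2n+1$ conditions on quadrics.

Let $n=2$. Since $\dim R_2=6>5$, there is a conic containing $S$. A singular conic is supported on at most two lines, one of which would contain three points of $S$. So the conic is smooth, that is, a rational normal curve of degree $2$.

Let $n\ge3$. The inequality $x\ge2n+3$ is equivalent to $n(d-4)\ge4$. It holds for $d\ge6$. For $d=5$ the number $n$ is even because $nd$ is, so $n\ge4$ and it holds as well. Theorem~\ref{thm:castelnuovo} applies to $S$.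
\end{proof}

The hypothesis $d\ge5$ was used for $d-3\ge2$ in Lemma~\ref{lem:cover} and for the lower bounds on $x$. Linearly general position was used throughout, and it cannot be dropped.

\begin{example}\label{ex:twolines}
Let $n=2$ and let $d\ge5$ be odd. Let $L_1\ne L_2$ be lines with equations $\ell_1,\ell_2$, and let $S$ consist of $(d+1)/2$ points on each line, all different from $L_1\cap L_2$. Then $x=d+1=nd/2+1$, and $S$ spans the plane. For $C=L_1\cup L_2$ we have $I(C)_d=\ell_1\ell_2R_{d-2}$, so
\[
\dim R_d/I(C)_d=\binom{d+2}{2}-\binom{d}{2}=2d+1<2d+2=2x ,
\]
and $2S$ is dependent by Lemma~\ref{lem:curve}. Let $S'\subsetneq S$. The lines $L_1,L_2$ contain at most $(d+1)/2$ points of $S'$, other lines contain at most $2\le(d+1)/2$, and $2\,\#S'\le2d$. So $2S'$ is independent by Corollary~\ref{cor:criterion}. The form $\ell_1^2\ell_2^2\ell$ with $0\ne\ell\in R_{d-4}$ is singular along $S$. Hence $S\in\mathcal{T}(2,d;d+1)'$. But $S$ lies on no smooth conic, since $(d+1)/2\ge3$ of its points are collinear.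
\end{example}

\begin{thebibliography}{9}

\bibitem{ACGH}
Arbarello, Cornalba, Griffiths and Harris, \emph{Geometry of Algebraic Curves I}.

\bibitem{EF}
Edmonds and Fulkerson, \emph{Transversals and matroid partition}, J. Res. Nat. Bur. Standards 69B (1965).

\bibitem{GH}
Griffiths and Harris, \emph{Principles of Algebraic Geometry}.

\bibitem{MPT}
\emph{Minimal and Primitive Terracini Loci of a Four-Dimensional Projective Space}, \texttt{https://www.mdpi.com/2075-1680/13/1/50}.

\bibitem{NW}
Nash-Williams, 1966.

\end{thebibliography}
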